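\title{Commuting interval maps without a common periodic point}

\begin{abstract}
We construct two commuting continuous self-maps $f,g$ of a compact interval such that no point is periodic for both. The interval is realized as an inverse limit of finite paths with monotone bonding maps, and $f,g$ are induced by simplicial maps that commute level by level. A common periodic orbit would project to a finite torus of vertices, and a coloring of the vertices in which one of the two maps always advances the color makes such a torus impossible. We also show that a common periodic point does exist as soon as one of the maps $f^ig^j$, $(i,j)\ne(0,0)$, has only countably many fixed points.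
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $I=[a,b]$ with $a<b$ be a compact interval and let $f,g\colon I\to I$ be continuous maps that commute, $f\circ g=g\circ f$. We write $f^m$ for the $m$-th iterate of $f$, with $f^0$ the identity, $\operatorname{Fix}(f)$ for the set of fixed points, and $\mathbb N=\{0,1,2,\dots\}$.

By the intermediate value theorem applied to $f(x)-x$, the compact set $\operatorname{Fix}(f)$ is nonempty, and $g$ maps it into itself: if $f(x)=x$, then $f(g(x))=g(f(x))=g(x)$. A common fixed point of $f$ and $g$ is thus a fixed point of $g$ on $\operatorname{Fix}(f)$. It exists if $\operatorname{Fix}(f)$ is an interval. It exists if $g$ is weakly increasing, since then the $g$-orbit of a point of $\operatorname{Fix}(f)$ is a monotone sequence, and its limit lies in $\operatorname{Fix}(f)$ and is fixed by $g$. In general, however, it is known that two commuting continuous maps of an interval need not have a common fixed point.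

One may ask for less. A point $x\in I$ is a \emph{common periodic point} of $f$ and $g$ if $f^m(x)=x$ and $g^n(x)=x$ for some integers $m,n\ge1$. If $\operatorname{Fix}(f)$ is finite, for instance if $f$ is a polynomial other than the identity, then $g$ maps a finite set into itself, some $g$-orbit in it repeats, and a common periodic point exists. There are also infinitely many chances: $g$ acts on each of the nonempty compact sets $\operatorname{Fix}(f^m)$, and one $g$-periodic point in one of them suffices. One might therefore guess that a common periodic point always exists. The reason for doubt is that these sets may be large, and a continuous self-map of a Cantor set may have no periodic point at all, as $x\mapsto x+1$ on the $2$-adic integers shows. The paper \cite{IM} of 1998 states: ``It is not known if such two functions have a common periodic point.'' We show that they need not have one.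

\begin{theorem}\label{thm:main}
On every compact interval $I=[a,b]$, $a<b$, there are continuous $f,g\colon I\to I$ with $f\circ g=g\circ f$ such that no $x\in I$ satisfies $f^m(x)=x$ and $g^n(x)=x$ for some $m,n\ge1$.
\end{theorem}

The second theorem extends the observation about finite fixed point sets and carries the example over to other spaces.

\begin{theorem}\label{thm:complement}
\begin{enumerate}
\item[(i)] Let $f,g\colon I\to I$ be commuting and continuous. If $\operatorname{Fix}(f^ig^j)$ is countable for some $(i,j)\in\mathbb N^2\setminus\{(0,0)\}$, then $f$ and $g$ have a common periodic point. Hence in Theorem~\ref{thm:main} every such set is uncountable.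
\item[(ii)] Every normal Hausdorff space containing an arc carries two commuting continuous self-maps without a common periodic point. On $I$ the pair in Theorem~\ref{thm:main} can be chosen uniformly as close as desired to any given constant map $c\in I$.
\end{enumerate}
\end{theorem}

Theorem~\ref{thm:complement} is short and is proved in Section~\ref{sec:countable}. For Theorem~\ref{thm:main} we replace the interval by a tower of finite paths $P_0,P_1,P_2,\dots$ with simplicial maps $\pi,F,G\colon P_{k+1}\to P_k$ that commute with each other. The maps $\pi$ are monotone, so the inverse limit is an arc, and $F,G$ induce commuting maps $f,g$ on it (Section~\ref{sec:towers}). A new level of the tower amounts to a family of walks on pairs of vertices (Section~\ref{sec:level}). Section~\ref{sec:colors} explains the idea on a small example, states the combinatorial properties the tower will have, and derives Theorem~\ref{thm:main} from them. Section~\ref{sec:walks} supplies the walks, and Section~\ref{sec:construction} builds the tower.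

\section{Countable fixed point sets and retractions}\label{sec:countable}

\begin{lemma}\label{lem:countable}
A continuous self-map $\psi$ of a nonempty countable compact metric space $K$ has a periodic point.
\end{lemma}

\begin{proof}
Consider the nonempty closed sets $A\subset K$ with $\psi(A)\subset A$. The intersection of a chain of such sets is again one, by compactness, so Zorn's lemma gives a minimal $A$. By the Baire category theorem, a nonempty complete metric space is not a countable union of closed sets with empty interior. As $A$ is the countable union of its points, some $\{p\}$ is open in $A$. The closure of $O=\{\psi^n(p):n\ge1\}$ is nonempty, closed, contained in $A$ and mapped into itself by $\psi$, so it equals $A$. The open set $\{p\}$ therefore meets $O$, that is, $\psi^n(p)=p$ for some $n\ge1$.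
\end{proof}

Countability is used only to find the isolated point $p$; the $2$-adic example of the introduction shows that it cannot be dropped.

\begin{proof}[Proof of Theorem~\ref{thm:complement}]
(i) Let $K=\operatorname{Fix}(f^ig^j)$. It is nonempty, compact and countable, and $f(K)\subset K$, $g(K)\subset K$ because $f$ and $g$ commute with $f^ig^j$. Lemma~\ref{lem:countable} for $f|K$ gives $n\ge1$ with $K'=K\cap\operatorname{Fix}(f^n)\neq\emptyset$. The set $K'$ is compact, countable and mapped into itself by $g$, and Lemma~\ref{lem:countable} for $g|K'$ gives a $g$-periodic point fixed by $f^n$.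

(ii) We use Theorem~\ref{thm:main}, whose proof does not depend on this section. Let $E$ be normal Hausdorff and let $A\subset E$ be an arc, that is, a subspace homeomorphic to $[0,1]$. It is compact, hence closed. By the Tietze extension theorem, a continuous map from a closed subset of a normal space into $[0,1]$ extends to the whole space, so the identity of $A$ extends to a continuous $r\colon E\to A$. Let $f,g\colon A\to A$ be as in Theorem~\ref{thm:main}, transported to $A$, and put $\tilde f=f\circ r$, $\tilde g=g\circ r$. Since $r$ is the identity on $A$, we have $\tilde f\tilde g=fgr=gfr=\tilde g\tilde f$. A common periodic point of $\tilde f,\tilde g$ lies in $\tilde f(E)\subset A$, where $\tilde f=f$ and $\tilde g=g$, so there is none. For $E=I$ and $A$ an interval of length $\varepsilon$ containing $c$, both maps take values in $A$ and so differ from the constant $c$ by at most $\varepsilon$.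
\end{proof}

\section{Towers of paths}\label{sec:towers}

\subsection*{Paths and their maps}
A \emph{path} $P$ is a finite linear graph with ordered vertex set $V(P)=\{v_0<\dots<v_n\}$, $n\ge0$, and edges $\{v_i,v_{i+1}\}$; its realization is $|P|=[0,n]$. A \emph{subpath} is a nonempty set of consecutive vertices with the edges between them; it is \emph{nondegenerate} if it has an edge. The subpath with end vertices $v,w$, in either order, is $[v,w]$. A \emph{map} of paths $P\to Q$ is a map of vertex sets that sends adjacent vertices to equal or adjacent vertices, extended affinely to $|P|\to|Q|$. It sends each edge affinely onto an edge or collapses it to a vertex. Compositions of maps are maps, and maps that agree on vertices agree. \emph{Monotone} means weakly increasing or weakly decreasing. We use repeatedly: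
\begin{enumerate}
\item[(M)] If a map of paths $\phi\colon Z\to T$ is monotone and onto, then the preimage of each vertex of $T$ is a subpath of $Z$, and each edge of $T$ is the image of exactly one edge of $Z$.
\end{enumerate}
Indeed, if $\phi$ increases, its values pass from $\le v_i$ to $\ge v_{i+1}$ along exactly one edge, and they change by at most one step along it.

\subsection*{Towers}
A \emph{tower} consists of paths $P_0$ (a single vertex $*$), $P_1$ (a single edge), $P_2,\dots$, maps $\pi_k,F_k,G_k\colon P_{k+1}\to P_k$ for $k\ge0$, and labels on edges, subject to conditions (T1)--(T3) below. Every vertex or edge belongs to a definite $P_k$, so we usually drop the index and write $\pi,F,G$.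
\begin{enumerate}
\item[(T1)] Each $\pi_k$ is weakly increasing and onto.
\item[(T2)] $\pi F=F\pi$, $\ \pi G=G\pi$, $\ FG=GF$ as maps $P_{k+2}\to P_k$, for all $k\ge0$.
\end{enumerate}
By (T1) and (M), each edge $a$ of $P_k$ is the $\pi$-image of exactly one edge of $P_{k+1}$, its \emph{lift}, and for $c\in V(P_k)$ the \emph{block} $D_c=\pi^{-1}(c)$ is a subpath of $P_{k+1}$. Thus $P_{k+1}$ arises from $P_k$ by inserting a block at every vertex. If $a$ is an edge at $c$, the \emph{gate} $D_c^a$ is the endpoint in $D_c$ of the lift of $a$; it is the left or right end vertex of $D_c$ according as $a$ is the left or right edge at $c$. The edges of $P_{k+1}$ that are not lifts are those inside blocks; they are \emph{born at level $k+1$}, and a lift has the same birth level as the edge it lifts. The edge of $P_1=D_*$ is born at level $1$.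
\begin{enumerate}
\item[(T3)] Every edge $e$ has a \emph{label} $\lambda(e)=(i,j)\in\mathbb N^2$, unchanged by lifting. Its \emph{degree} $\sigma(e)=i+j$ equals $l-1$ if $e$ is born at level $l$. The image $Fe$ is an edge with label $(i-1,j)$ if $i\ge1$ and a vertex if $i=0$; the image $Ge$ is an edge with label $(i,j-1)$ if $j\ge1$ and a vertex if $j=0$.
\end{enumerate}
So the label records that $e$ survives exactly $i$ applications of $F$ and $j$ applications of $G$. A \emph{partial tower of height $k$} consists of $P_0,\dots,P_k$, the maps between them and the labels of their edges, with (T1)--(T3) as far as they make sense.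

\subsection*{The arc and the maps}
Given a tower, let
\[
X=\Bigl\{\xi\in\prod_{k\ge0}|P_k|\ :\ \pi(\xi_{k+1})=\xi_k\text{ for all }k\Bigr\},\qquad f(\xi)_k=F(\xi_{k+1}),\quad g(\xi)_k=G(\xi_{k+1}).
\]

\begin{lemma}\label{lem:arc}
$X$ is homeomorphic to a nondegenerate compact interval, and $f,g$ are commuting continuous self-maps of $X$.
\end{lemma}

\begin{proof}
The set of $\xi$ with $\pi(\xi_{k+1})=\xi_k$ for $k<n$ is homeomorphic to $\prod_{k\ge n}|P_k|$, so $X$ is a decreasing intersection of compact connected sets in a compact metric space, hence compact and connected. Since the $\pi_k$ are onto and $P_1$ has two vertices, $X$ has at least two points. It suffices to find a continuous injection $h\colon X\to\mathbb R$.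

Assign a length $\ell(e)>0$ to every edge, the same for an edge and its lift, such that $\sum_k\Lambda_k\le1$, where $\Lambda_k$ is the total length of the edges born at level $k$. Let $h_k\colon|P_k|\to[0,1]$ start at $0$ and map the edges of $P_k$ affinely, in order, onto consecutive intervals of lengths $\ell(e)$; it is strictly increasing. The function $d_k=h_{k+1}-h_k\pi$ on $|P_{k+1}|$ vanishes at the left end, is constant along each lift (both terms grow at the same rate there), and grows by $\ell(e)$ along each edge $e$ born at level $k+1$ (which $\pi$ collapses). So $d_k$ is weakly increasing and $0\le d_k\le\Lambda_{k+1}$. Hence $h(\xi)=\lim_k h_k(\xi_k)$ exists uniformly on $X$, and $h$ is continuous. If $\xi\ne\xi'$, say $\xi_k<\xi'_k$, then $\xi_l<\xi'_l$ for all $l\ge k$ by (T1), and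
\[
h(\xi')-h(\xi)=h_k(\xi'_k)-h_k(\xi_k)+\sum_{l\ge k}\bigl(d_l(\xi'_{l+1})-d_l(\xi_{l+1})\bigr)>0 .
\]

By (T2), $\pi(f(\xi)_{k+1})=\pi F(\xi_{k+2})=F\pi(\xi_{k+2})=F(\xi_{k+1})=f(\xi)_k$, so $f(\xi)\in X$, and the same computation with $G$ gives $g(\xi)\in X$. Each coordinate of $f$ and $g$ is continuous. Finally $(fg\xi)_k=FG(\xi_{k+2})=GF(\xi_{k+2})=(gf\xi)_k$.
\end{proof}

The first use of the labels is to make the problem finite. Call $\xi\in X$ a \emph{vertex point} if every $\xi_k$ is a vertex. The maps $f$ and $g$ send vertex points to vertex points.

\begin{lemma}\label{lem:vertex}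
Every $f$-periodic point is a vertex point.
\end{lemma}

\begin{proof}
Let $\xi$ not be a vertex point, say $\xi_K$ is interior to an edge $e$ with label $(i,j)$. The $\pi$-preimage of the interior of an edge is the interior of its lift, so for $k\ge K$ the point $\xi_k$ is interior to an edge with the same label $(i,j)$. By (T3), for $k\ge K$ the point $f(\xi)_k=F(\xi_{k+1})$ is interior to an edge with label $(i-1,j)$ if $i\ge1$, and is a vertex if $i=0$. In the second case all coordinates of $f(\xi)$ are vertices, because $\pi$ maps vertices to vertices. By induction on $i$, $f^{i+1}(\xi)$ is a vertex point, and so are all further iterates. If $f^n\xi=\xi$ with $n\ge1$, then $\xi=f^{n(i+1)}\xi$ would be a vertex point.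
\end{proof}

\section{Adding a level: states and walks}\label{sec:level}

Suppose a partial tower of height $k\ge1$ is given. A vertex $t$ of the next path $P_{k+1}$ carries three vertices of $P_k$, namely $x=\pi t$, $y=Ft$, $z=Gt$, and (T2) at $t$ says
\[
y\in D_{Fx},\qquad z\in D_{Gx},\qquad Gy=Fz .
\]
So the block $D_x$ is a sequence of pairs $(y,z)$ subject to one equation, in which both coordinates move by at most one step at a time. This leads to the following definitions.

Let $\gamma\colon A\to Q$ and $\phi\colon B\to Q$ be maps of paths. A \emph{state} is a pair $(y,z)\in V(A)\times V(B)$ with $\gamma(y)=\phi(z)$. The \emph{legal moves} between states, with $y,y'$ adjacent and $z,z'$ adjacent, are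
\begin{enumerate}
\item[(m1)] $(y,z)\to(y',z)$ with $\gamma(y)=\gamma(y')$;
\item[(m2)] $(y,z)\to(y,z')$ with $\phi(z)=\phi(z')$;
\item[(m3)] $(y,z)\to(y',z')$ with $\gamma(y)=\phi(z)\neq\gamma(y')=\phi(z')$.
\end{enumerate}
A \emph{legal walk} is a finite nonempty sequence of states, its \emph{entries}, in which consecutive entries are related by legal moves. The reverse of a legal walk is legal. For $x\in V(P_k)$, the \emph{states over $x$} are the states for $\gamma=G|D_{Fx}$ and $\phi=F|D_{Gx}$, with $Q=P_{k-1}$.

Inside a block we are free to choose the walk, but its ends are constrained, and the next lemma shows how.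

\begin{lemma}\label{lem:gate}
Let $a$ be an edge at the vertex $c$ of $P_l$, $l\ge1$, in a partial tower of height at least $l+1$, and let $\Phi$ be $F$ or $G$. If $\Phi a$ is an edge, then $\Phi$ maps the lift of $a$ onto the lift of $\Phi a$, and $\Phi(D_c^a)=D_{\Phi c}^{\Phi a}$.
\end{lemma}

\begin{proof}
Let $\tilde a$ be the lift. Then $\pi\Phi\tilde a=\Phi\pi\tilde a=\Phi a$ is an edge, so $\Phi\tilde a$ is an edge with $\pi$-image $\Phi a$, that is, the lift of $\Phi a$. The vertex $\Phi(D_c^a)$ is an endpoint of it, and $\pi\Phi(D^a_c)=\Phi c$.
\end{proof}

Accordingly, a family of legal walks $W_x$ of states over $x$, for $x\in V(P_k)$, is said to obey the \emph{crossing rule} if for every edge $e=\{x,x'\}$ of $P_k$ with $x<x'$, the last entry $(y,z)$ of $W_x$ and the first entry $(y',z')$ of $W_{x'}$ satisfy: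
\begin{itemize}
\item $y=y'$ if $Fe$ is a vertex, and $y=D_{Fx}^{Fe}$, $y'=D_{Fx'}^{Fe}$ if $Fe$ is an edge;
\item $z=z'$ if $Ge$ is a vertex, and $z=D_{Gx}^{Ge}$, $z'=D_{Gx'}^{Ge}$ if $Ge$ is an edge.
\end{itemize}

\begin{lemma}\label{lem:extend}
Let a partial tower of height $k\ge1$ and walks $W_x$ obeying the crossing rule be given. Let $P_{k+1}$ be the path whose vertices are the entries of all $W_x$, in order, with $x$ running from left to right, and for an entry $t=(y,z)$ of $W_x$ put $\pi t=x$, $Ft=y$, $Gt=z$. Then the edges of $P_{k+1}$ can be labeled so that a partial tower of height $k+1$ results, and $D_x$ consists of the entries of $W_x$.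
\end{lemma}

\begin{proof}
Along a legal move each coordinate stays or moves to a neighbor, and across the lift of $e$ it stays or moves between the two endpoints of a lift. So $\pi,F,G$ are maps; (T1) holds by the ordering, and (T2) holds on vertices because entries are states over $x$.

The lift of $e$ keeps the label $(i,j)$ of $e$. By the crossing rule $F$ collapses it if $i=0$ and maps it onto the lift of $Fe$, which has label $(i-1,j)$, if $i\ge1$; the second line of the rule gives the statement for $G$. An edge inside $W_x$ is a legal move, and it is labeled as follows.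
\begin{itemize}
\item (m1) along $\varepsilon=\{y,y'\}$. As $G\varepsilon$ is a vertex, $\lambda(\varepsilon)=(p,0)$. The new label is $(p+1,0)$: $F$ maps the new edge onto $\varepsilon$ and $G$ collapses it.
\item (m2) along $\varepsilon=\{z,z'\}$. As $F\varepsilon$ is a vertex, $\lambda(\varepsilon)=(0,q)$. The new label is $(0,q+1)$: $G$ maps the new edge onto $\varepsilon$ and $F$ collapses it.
\item (m3) along $\varepsilon=\{y,y'\}$ and $\varepsilon'=\{z,z'\}$. As $G\varepsilon$ is an edge, $\lambda(\varepsilon)=(p,q)$ with $q\ge1$. The edge $F\varepsilon'=G\varepsilon$ has label $(p,q-1)$, so $\lambda(\varepsilon')=(p+1,q-1)$. The new label is $(p+1,q)$: $F$ maps the new edge onto $\varepsilon$ and $G$ maps it onto $\varepsilon'$.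
\end{itemize}
In each case $\varepsilon$ lies inside a block of $P_k$, so it is born at level $k$ and has degree $k-1$; the new edge is born at level $k+1$ and has degree $k$.
\end{proof}

The lemma does not promise that suitable walks exist, and a careless choice at one level can end the tower.

\begin{example}\label{ex:deadend}
Let $V(P_1)=\{v_0<v_1\}$. All pairs are states, since $P_0$ is a point. Let both walks consist of the single entry $(v_1,v_0)$. The crossing rule holds, $P_2$ is one edge, $F_1\equiv v_1$ and $G_1\equiv v_0$. No vertex $t$ of $P_2$ has $Ft=Gt=\pi t$, which looks like success. But the equation $Gy=Fz$ for $y,z\in V(P_2)$ reads $v_0=v_1$, so there is no state at the next level. To keep the tower alive, $F$ and $G$ must sweep over common ground at every level, and they must do so many times.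
\end{example}

\section{Colors on a torus}\label{sec:colors}

\subsection*{The idea}
Suppose $f^N\xi=\xi=g^N\xi$. The points $f^\mu g^\nu\xi$ depend only on $(\mu,\nu)\in(\mathbb Z/N)^2$, and they are vertex points by Lemma~\ref{lem:vertex}. Fix $k$ and suppose the vertices of $P_k$ are colored by $\theta\colon V(P_k)\to\mathbb Z/M$, with $M>N^2$, so that every $t\in V(P_{k+1})$ satisfies
\begin{equation}\label{eq:good}
\theta(Ft)=\theta(\pi t)+1\quad\text{or}\quad\theta(Gt)=\theta(\pi t)+1 .
\end{equation}
Then from each site of the torus $(\mathbb Z/N)^2$ one can step right or up to a site whose point has a $k$-th coordinate of the next color. The steps eventually close a cycle of length at most $N^2$, along which the color cannot return to its starting value.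

With $F$ alone this is hopeless: $f$ has a fixed point, and there $\theta(Ft)=\theta(\pi t)$. In terms of walks, fix $x$ and call a vertex \emph{good} if its color is $\theta(x)+1$. When the crossing rule sends the coordinate $y$ from the middle of its block to a gate, $y$ must pass through vertices that are not good. With two maps, condition \eqref{eq:good} asks only that \emph{one} of $y,z$ be good, and one coordinate can stay among good vertices while the other one travels.

\begin{example}\label{ex:handover}
Let $Q$ be the edge $\{0,1\}$, let $A=\{y_0<\dots<y_4\}$, $B=\{z_0<\dots<z_4\}$, and let $\gamma(y_n)=\phi(z_n)$ be the parity of $n$. The states are the pairs $(y_n,z_{n'})$ with $n\equiv n'\pmod 2$, and all legal moves are of type (m3). Let $y_2$ and $z_2$ be the only vertices that are not good. We want to move both coordinates past them without visiting $(y_2,z_2)$. The diagonal walk fails. Instead let $y$ run from $y_0$ to $y_3$ while $z$ oscillates in $\{z_0,z_1\}$, and then let $z$ run to $z_3$ while $y$ oscillates in $\{y_3,y_4\}$: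
\[
(y_0,z_0),\ (y_1,z_1),\ (y_2,z_0),\ (y_3,z_1),\ (y_4,z_2),\ (y_3,z_3).
\]
See Figure~\ref{fig:handover}. The waiting coordinate can always answer a move of the traveling one because $\{z_0,z_1\}$ and $\{y_3,y_4\}$ map monotonically onto all of $Q$.
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.8]
\fill[gray!20] (1.7,-0.3) rectangle (2.3,4.3);
\fill[gray!20] (-0.3,1.7) rectangle (4.3,2.3);
\draw[gray!60] (0,0) grid (4,4);
\foreach \x in {0,2,4} \foreach \y in {0,2,4} \fill (\x,\y) circle (2pt);
\foreach \x in {1,3} \foreach \y in {1,3} \fill (\x,\y) circle (2pt);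
\draw (2,2) circle (5pt);
\draw[very thick,->] (0,0)--(1,1)--(2,0)--(3,1)--(4,2)--(3.08,2.92);
\foreach \x in {0,...,4} {\node[below] at (\x,-0.3) {$y_{\x}$}; \node[left] at (-0.3,\x) {$z_{\x}$};}
\end{tikzpicture}
\caption{Both paths $y_0,\dots,y_4$ and $z_0,\dots,z_4$ map to the edge $\{0,1\}$ by the parity of the index; dots are the pairs with equal image. The shaded column and row contain the vertices $y_2$, $z_2$ of the wrong color. The walk crosses them one at a time and avoids the circled pair, where both coordinates have the wrong color.}
\label{fig:handover}
\end{figure}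

The difficulty lies at the ends of the walks. Let $e=\{x,x'\}$ have label $(i,j)$. If $j=0$, the coordinate $z$ is free to wait at a good vertex, but it must be the same on both sides of $e$; we therefore give $x$ and $x'$ the same color whenever $i=0$ or $j=0$. If $i,j\ge1$, both coordinates are forced to gates. We color both endpoints of the lift of every edge $a$ by $-\sigma(a)$. Then the forced gates have color $1-\sigma(e)$, and if $e$ is itself a lift, $x$ and $x'$ have color $-\sigma(e)$, so \eqref{eq:good} holds. But every color has to occur inside every block, so the color changes along some edges $e$ born at level $k$, and there \eqref{eq:good} fails on at least one side. These exceptional vertices $t$ are excluded from the torus by a second mechanism, which uses the labels. The following proposition, proved in Section~\ref{sec:construction}, lists what is needed.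

\begin{proposition}\label{prop:tower}
There is a tower such that for every $k\ge3$, with $m=\lfloor k/2\rfloor$ and $M=m^2+1$, there are
\begin{itemize}
\item a \emph{color} $\theta\colon V(P_k)\to\mathbb Z/M$ and a \emph{rank} $\rho\colon V(P_k)\to\{0,1,\dots,m+1\}$,
\item an edge $\delta(v)$ of $P_{k-1}$, the \emph{direction} of $v$, defined for some $v\in V(P_k)$,
\item an edge $e(t)$ of $P_k$, the \emph{target} of $t$, defined for some $t\in V(P_{k+1})$,
\end{itemize}
such that every $t\in V(P_{k+1})$, with $x=\pi t$, $y=Ft$, $z=Gt$, satisfies:
\begin{enumerate}
\item[(S1)] If $\rho(y)\ge1$, then $e(t)$ and $\delta(y)$ are defined, $Fe(t)$ is an edge, and $\delta(y)=Fe(t)$. If $\rho(z)\ge1$, then $e(t)$ and $\delta(z)$ are defined, $Ge(t)$ is an edge, and $\delta(z)=Ge(t)$.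
\item[(S2)] If $e(t)$ is defined and both entries of its label are $\ge1$, then $\rho(z)\le\rho(y)\le\rho(z)+1$.
\item[(S3)] Either \eqref{eq:good} holds, or $t$ is \emph{exceptional}: $e(t)$ is defined, has degree $k-1$ and both label entries $\ge1$, and $\rho(y)=m+1$, $\rho(z)\ge m$.
\end{enumerate}
\end{proposition}

The picture is this. The rank measures how far a vertex is from the center of its block, and the direction of an off-center vertex is the edge whose gate lies on that side. A vertex $t$ with a target is on its way from the center of $D_x$ to the gate $D_x^{e(t)}$; meanwhile $y$ and $z$ move outward in their own blocks, nearly in step.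

The case of common fixed points shows both mechanisms at once. Let $f\xi=\xi=g\xi$, take $k=3$, so $m=1$, $M=2$, and let $t=\xi_4$. Then $x=y=z=\xi_3$, so \eqref{eq:good} fails and $t$ is exceptional. Since $\rho(x)=2\ge1$, both halves of (S1) apply and give $Fe(t)=\delta(x)=Ge(t)$. But if $\lambda(e(t))=(i,j)$, these edges have the different labels $(i-1,j)$ and $(i,j-1)$. For longer periods the same comparison relates two different vertices.

\begin{lemma}\label{lem:drift}
In Proposition~\ref{prop:tower}, let $t,t'\in V(P_{k+1})$ satisfy $Ft=Gt'=v$ and $\rho(v)\ge1$. Then $e(t)$ and $e(t')$ are defined, and $\lambda(e(t'))=\lambda(e(t))+(-1,1)$.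
\end{lemma}

\begin{proof}
By (S1), $Fe(t)=\delta(v)=Ge(t')$ is an edge, and by (T3) its label equals both $\lambda(e(t))-(1,0)$ and $\lambda(e(t'))-(0,1)$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Take the tower of Proposition~\ref{prop:tower} and the maps $f,g$ on $X$. By Lemma~\ref{lem:arc} it suffices to show that they have no common periodic point; a homeomorphism $X\cong I$ then transports them to $I$. Suppose $f^{n_1}\xi=\xi=g^{n_2}\xi$ with $n_1,n_2\ge1$. Put $N=2n_1n_2\ge2$ and $k=2N$, so that $f^N\xi=\xi=g^N\xi$, $m=N$ and $M=N^2+1$. Since $f$ and $g$ commute, the point $f^\mu g^\nu\xi$ depends only on $\mu,\nu$ modulo $N$ and is fixed by $f^N$, so it is a vertex point. For $(\mu,\nu)\in(\mathbb Z/N)^2$ let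
\[
t_{\mu,\nu}=(f^\mu g^\nu\xi)_{k+1}\in V(P_{k+1}),\qquad x_{\mu,\nu}=(f^\mu g^\nu\xi)_k=\pi t_{\mu,\nu}\in V(P_k).
\]
Then $Ft_{\mu,\nu}=x_{\mu+1,\nu}$ and $Gt_{\mu,\nu}=x_{\mu,\nu+1}$.

\emph{No $t_{\mu,\nu}$ is exceptional.} Suppose one is; after a shift of indices it is $t_{0,0}$. Let $\lambda(e(t_{0,0}))=(p,q)$. Then $p,q\ge1$ and $p+q=k-1=2N-1$, so $p\ge N$ or $q\ge N$. We walk once around the antidiagonal of the torus and show that the label of the target drifts at every step.

Let $p\ge N$. Put $t_n=t_{n,-n}$ and $y_n=x_{n+1,-n}$, so $y_n=Ft_n=Gt_{n+1}$. We claim that $\lambda(e(t_n))=(p-n,q+n)$ for $0\le n\le N$ and $\rho(y_n)=m+1$ for $0\le n\le N-1$. For $n=0$ this holds since $t_0$ is exceptional. If both statements hold for some $n\le N-1$, Lemma~\ref{lem:drift} gives $\lambda(e(t_{n+1}))=(p-n-1,q+n+1)$. If moreover $n+1\le N-1$, then $p-n-1\ge1$, so (S2) applies to $t_{n+1}$ and gives $\rho(y_{n+1})=\rho(Ft_{n+1})\ge\rho(Gt_{n+1})=\rho(y_n)=m+1$. This proves the claim. As $t_N=t_0$, we obtain $(p-N,q+N)=(p,q)$, which is false.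

Let $q\ge N$. Put $t_n=t_{-n,n}$ and $z_n=x_{-n,n+1}$, so $z_n=Gt_n=Ft_{n+1}$. We claim that $\lambda(e(t_n))=(p+n,q-n)$ for $0\le n\le N$ and $\rho(z_n)\ge N-n$ for $0\le n\le N-1$. For $n=0$ we have $\rho(z_0)\ge m=N$. If both statements hold for some $n\le N-1$, then $\rho(z_n)\ge1$, and Lemma~\ref{lem:drift} with $t=t_{n+1}$, $t'=t_n$ gives $\lambda(e(t_{n+1}))=(p+n+1,q-n-1)$. If moreover $n+1\le N-1$, then $q-n-1\ge1$, so (S2) applies to $t_{n+1}$ and gives $\rho(z_{n+1})=\rho(Gt_{n+1})\ge\rho(Ft_{n+1})-1=\rho(z_n)-1\ge N-n-1$. Again $t_N=t_0$, and $(p+N,q-N)=(p,q)$ is false.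

\emph{The color cycle.} By (S3), every $t_{\mu,\nu}$ satisfies \eqref{eq:good}, so every site $(\mu,\nu)$ has a successor, $(\mu+1,\nu)$ or $(\mu,\nu+1)$, at which $\theta(x_{\cdot,\cdot})$ is larger by $1$ in $\mathbb Z/M$. Following successors among the $N^2$ sites, we enter a cycle of length $L$ with $1\le L\le N^2$. Going once around it gives $L\equiv0\pmod{N^2+1}$, which is impossible.
\end{proof}

The proof shows what each parameter is for. The drift continues only while both label entries are positive, since (S2) says nothing otherwise; this is why exceptional targets must have degree at least $2N-1$, which is where the rule $\sigma(e)=l-1$ in (T3) enters. It continues only while the rank is positive; in the second case one unit of rank may be lost at each step, and $m\ge N$ units pay for the trip.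

\section{Three ways to walk}\label{sec:walks}

In this section $\gamma\colon A\to Q$ and $\phi\colon B\to Q$ are maps of paths. For a subpath $T\subset Q$, a \emph{$\phi$-zone onto $T$} is a subpath $Z\subset B$ with $\phi|Z$ monotone and $\phi(Z)=T$; $\gamma$-zones in $A$ are defined in the same way. The first lemma is the general form of Example~\ref{ex:handover}.

\begin{lemma}[Following]\label{lem:follow}
Let $Z\subset B$ be a $\phi$-zone onto $T$.
\begin{enumerate}
\item[(a)] Two states $(y,z),(y,z')$ with $z,z'\in Z$ are joined by (m2)-moves inside $Z$.
\item[(b)] Let $y_0,\dots,y_n$ be vertices of $A$, consecutive ones adjacent, with all $\gamma(y_i)\in T$, and let $(y_0,z)$ be a state with $z\in Z$. Then there is a legal walk from $(y_0,z)$ to some $(y_n,z')$ whose first coordinates run through $y_0,\dots,y_n$ in order, with pauses, and whose second coordinates stay in $Z$.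
\end{enumerate}
The same holds with the roles of the coordinates exchanged.
\end{lemma}

\begin{proof}
(a) By (M), $z$ and $z'$ lie in a subpath of $Z$ on which $\phi$ is constant. (b) Suppose we are at $(y_i,z)$ with $z\in Z$. If $\gamma(y_i)=\gamma(y_{i+1})$, use (m1). Otherwise $\{\gamma(y_i),\gamma(y_{i+1})\}$ is an edge of $T$, and by (M) it is the image of an edge $\{z_1,z_2\}$ of $Z$ with $\phi(z_1)=\gamma(y_i)$. Move to $(y_i,z_1)$ by (a) and then to $(y_{i+1},z_2)$ by (m3).
\end{proof}

When $y_0,\dots,y_n$ are the vertices of $[y_0,y_n]$ in order, we say that $y$ \emph{runs straight} from $y_0$ to $y_n$ \emph{with $z$ following in $Z$}.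

Following controls where one coordinate ends. Near the gates both end positions are prescribed and no zone is available. There we obtain walks from a connectedness argument in the plane, which needs two preparations.

\begin{lemma}\label{lem:disk}
Let $\Delta$ be a closed disk, let $p\ne q$ in $\partial\Delta$ split $\partial\Delta$ into closed arcs $b_-,b_+$, and let $u\colon\Delta\to\mathbb R$ be continuous with $u\le0$ on $b_-$ and $u\ge0$ on $b_+$. Then $p$ and $q$ lie in the same connected component of $u^{-1}(0)$.
\end{lemma}

\begin{proof}
Both points lie on both arcs, so $u(p)=u(q)=0$. In a compact Hausdorff space, two points in different components are separated by a partition into two closed sets. So if the claim fails, $u^{-1}(0)=N_-\sqcup N_+$ with $N_\pm$ closed, $p\in N_-$, $q\in N_+$. By Urysohn's lemma there is a continuous $\chi\colon\Delta\to[-1,1]$ with $\chi=\pm1$ on $N_\pm$. Recall that the winding number of a loop in $\mathbb R^2\setminus\{0\}$ is invariant under homotopy of loops in $\mathbb R^2\setminus\{0\}$, is $0$ if the loop extends to a map of the disk into $\mathbb R^2\setminus\{0\}$, and is $\pm1$ for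 the unit circle traversed once. The map $(u,\chi)$ has no zero on $\Delta$, so its restriction to $\partial\Delta$ has winding number $0$. Let $(u_1,\chi_1)\colon\partial\Delta\to\mathbb R^2$ be a homeomorphism onto the unit circle with $p\mapsto(0,-1)$, $q\mapsto(0,1)$, mapping $b_-$ onto the left and $b_+$ onto the right half circle. The homotopy $(1-\vartheta)(u,\chi)+\vartheta(u_1,\chi_1)$, $0\le\vartheta\le1$, avoids $0$: for $\vartheta>0$ its first coordinate is negative on $b_-\setminus\{p,q\}$ and positive on $b_+\setminus\{p,q\}$, and its values at $p,q$ are $(0,-1)$, $(0,1)$. Hence $0=\pm1$, a contradiction.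
\end{proof}

\begin{lemma}\label{lem:discrete}
Let $A'\subset A$ and $B'\subset B$ be nondegenerate subpaths. Two states in the same component of $\mathcal Z=\{(p,q)\in|A'|\times|B'|:\gamma(p)=\phi(q)\}$ are joined by a legal walk in $A'\times B'$.
\end{lemma}

\begin{proof}
For edges $\varepsilon$ of $A'$ and $\varepsilon'$ of $B'$, call the intersection of $\mathcal Z$ with the square $\varepsilon\times\varepsilon'$ a piece. If both edges are collapsed, the piece is empty or the full square, whose sides are moves (m1), (m2). If exactly one is collapsed, the piece is empty or one side, which is a move (m1) or (m2). If neither is collapsed, the piece is empty (disjoint image edges), a single state (image edges sharing one vertex), or a diagonal that is a move (m3) (equal image edges). So every nonempty piece contains a state, and all its states are joined by legal walks. Two pieces that meet share a state. Indeed, they meet in a common corner, which is then a state, or at a point $(p,z)$ of a common side $\varepsilon\times\{z\}$ (or a side of the other kind, with the roles exchanged); as $\gamma(p)=\phi(z)$ is a vertex, either $p$ is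 a vertex or $\gamma$ collapses $\varepsilon$ and the whole side lies in $\mathcal Z$. Group the nonempty pieces according to the class of their states under ``joined by a legal walk in $A'\times B'$''. The unions of the groups are finitely many pairwise disjoint closed sets covering $\mathcal Z$, so each component lies in one of them.
\end{proof}

\begin{lemma}[Corner]\label{lem:corner}
Let $\gamma(A)\subset T$ and $\phi(B)\subset T$, let $Y\subset A$ be a $\gamma$-zone and $Z\subset B$ a $\phi$-zone onto $T$, and let $(w,w')$ be a state such that $\kappa=\gamma(w)=\phi(w')$ is an end vertex of $T$. Then every state in $Y\times Z$ is joined to $(w,w')$ by a legal walk in $A\times B$.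
\end{lemma}

\begin{proof}
Let $z$ run straight to $w'$ with $y$ following in $Y$. This reaches a state $(\bar y,w')$ with $\gamma(\bar y)=\kappa$. If $\bar y=w$ we are done, and if $T$ is one vertex, moves (m1) finish the walk. Otherwise identify $|T|$ with $[0,n]$ so that $\kappa=n>0$, and choose $z'\in Z$ with $\phi(z')=0$. Put $A'=[w,\bar y]$, $B'=[w',z']$, both nondegenerate, and $u(p,q)=\gamma(p)-\phi(q)$ on the rectangle $|A'|\times|B'|$. On the side $q=w'$, which joins $(w,w')$ to $(\bar y,w')$, we have $u=\gamma-n\le0$. On the sides $p=w$ and $p=\bar y$ we have $u=n-\phi\ge0$, and on the side $q=z'$ we have $u=\gamma\ge0$. Apply Lemmas~\ref{lem:disk} and~\ref{lem:discrete}.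
\end{proof}

\begin{lemma}[Climb]\label{lem:climb}
Let $A=[w,y^*]$, $B=[w',z^*]$ and $\gamma(A),\phi(B)\subset T=[\kappa,\kappa^*]$, with $\gamma(w)=\phi(w')=\kappa$ and $\gamma(y^*)=\phi(z^*)=\kappa^*$. Then $(w,w')$ and $(y^*,z^*)$ are joined by a legal walk.
\end{lemma}

\begin{proof}
If $\kappa=\kappa^*$, all pairs are states, and moves (m1), (m2) suffice. Otherwise $A$ and $B$ are nondegenerate. Identify $|T|$ with $[0,n]$ so that $\kappa=0$, $\kappa^*=n$, and put $u(p,q)=\gamma(p)-\phi(q)$. Then $u=-\phi\le0$ on the side $p=w$ and $u=\gamma-n\le0$ on the side $q=z^*$; these two sides form an arc from $(w,w')$ to $(y^*,z^*)$. On the other two sides, $u=\gamma\ge0$ for $q=w'$ and $u=n-\phi\ge0$ for $p=y^*$. Apply Lemmas~\ref{lem:disk} and~\ref{lem:discrete}.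
\end{proof}

The values must stay between $\kappa$ and $\kappa^*$: if $\gamma$ takes the values $1,0,1,2$ and $\phi$ the values $1,2$ along $A$ and $B$, no legal move leaves the initial state. The induction hypothesis below is designed so that every excursion of this kind happens where a zone can absorb it.

\section{Construction of the tower}\label{sec:construction}

For $k\ge2$ put
\[
m_2=0,\quad m_k=\lfloor k/2\rfloor\ \ (k\ge3),\quad M_k=m_k^2+1,\quad J_k=(2m_k+1)M_k+2,\quad R_k=2J_k-1 .
\]
If $C$ is a subpath of a block $D_c$ and $a$ is an edge at $c$, the \emph{$a$-end} of $C$ is its left end if $a$ is the left edge at $c$ and its right end if $a$ is the right edge.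

\subsection*{The induction hypothesis}
For a state $(y,z)$ over $x\in V(P_k)$, the common value $Gy=Fz$ lies in the block over $GFx=FGx$. To apply Lemma~\ref{lem:follow} we fix in each block a central part, its \emph{core}, as the common ground $T$; each block of the next level has a central \emph{hub} that $F$ and $G$ map into cores and that contains many zones onto these cores. Between the hub and a gate we need the behavior required by Lemmas~\ref{lem:corner} and~\ref{lem:climb}: the image stays in the core, leaves it once, and then stays between core and gate. The hypothesis $\mathrm H(k)$, for $k\ge2$, is that a partial tower of height $k$ is given together with the following. The letter $\Phi$ stands for each of $F$ and $G$.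
\begin{enumerate}
\item[(H1)] \emph{Cores.} For each $c'\in V(P_{k-2})$, a nondegenerate subpath $C_{c'}\subset D_{c'}\subset P_{k-1}$. If $k\ge3$, it contains an edge whose label has second entry $\ge1$.
\item[(H2)] \emph{Hubs.} For each $c\in V(P_{k-1})$, a subpath $H_c\subset D_c\subset P_k$ with $\Phi(H_c)\subset C_{\Phi c}$, and disjoint subpaths $S_1<\dots<S_{R_k}$ of $H_c$, called \emph{sweeps}. Each sweep $S$ contains a $G$-zone $Y(S)$ onto $C_{Gc}$ and an $F$-zone $Z(S)$ onto $C_{Fc}$.
\item[(H3)] \emph{Tails.} Let $a$ be an edge at $c\in V(P_{k-1})$, let $v$ be the $a$-end of $H_c$, and let $\tau_c^a=[v,D_c^a]$. If $\Phi a$ is a vertex, then $\Phi(\tau^a_c)\subset C_{\Phi c}$. If $\Phi a$ is an edge and $\kappa$ is the $\Phi a$-end of $C_{\Phi c}$, there is $w\in\tau_c^a$ with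
\[
\Phi([v,w])\subset C_{\Phi c},\qquad\Phi w=\kappa,\qquad\Phi([w,D_c^a])\subset[\kappa,D_{\Phi c}^{\Phi a}].
\]
\end{enumerate}
The names match the coordinates: $y$ enters the state equation through $G$, so it waits in zones $Y(S)$, and $z$ waits in zones $Z(S)$.

\subsection*{The first step}
Let $V(P_1)=\{v_0<v_1\}$, give the edge the label $(0,0)$, and put $C_*=P_1$. All pairs in $V(P_1)^2$ are states. With $o=(v_0,v_0)$, consider the loop
\[
o,\ (v_1,v_0),\ o,\ (v_0,v_1),\ o,
\]
made of two moves (m1) and two moves (m2); in $P_2$ these edges get the labels $(1,0),(1,0),(0,1),(0,1)$. For both $x\in V(P_1)$ let $W_x$ consist of $2R_2=10$ consecutive loops. The crossing rule holds because both walks start and end at $o$, so Lemma~\ref{lem:extend} gives $P_2$. Put $H_x=D_x$ and let $S_i$ be the $(2i-1)$-st loop; these are disjoint. The first edge of a loop is an $F$-zone and the third a $G$-zone onto $P_1$, so (H2) holds. In (H3), $\Phi a$ is a vertex and $C_*=P_1$, so there is nothing to check. Thus $\mathrm H(2)$ holds.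

From now on fix $k\ge2$, assume $\mathrm H(k)$, and write $m,M,J$ for $m_k,M_k,J_k$.

\subsection*{Ranks, directions and new cores in $P_k$}
Fix $c\in V(P_{k-1})$. A coordinate moving outward should find a zone of every color at every rank and on either side. So we rename the $J$ odd-numbered sweeps $S_1,S_3,\dots,S_{2J-1}$ of $H_c$, from left to right, as
\[
S_c(-m-1);\quad S_c(l,0),\dots,S_c(l,M-1)\ \text{ for }l=-m,\dots,m;\quad S_c(m+1).
\]
Their number is $2+(2m+1)M=J$. The second index is read in $\mathbb Z/M$, and $S_c(\pm(m+1),r)$ means $S_c(\pm(m+1))$ for every $r$. For $0\le l\le m$ let $K_c^l$ be the smallest subpath containing all $S_c(l',r)$ with $|l'|\le l$. Then $K_c^0\subset\dots\subset K_c^m\subset H_c$, and for $1\le l\le m+1$ the sweeps $S_c(\pm l,r)$ are disjoint from $K_c^{l-1}$, one on each side. In particular no end vertex of $D_c$ lies in $K^m_c$. See Figure~\ref{fig:block}.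

\begin{figure}[ht]
\centering
\begin{tikzpicture}[x=0.62cm,y=0.75cm]
\draw (-1,0)--(17,0);
\fill (-1,0) circle (2pt) node[below] {$D_c^{a_-}$};
\fill (17,0) circle (2pt) node[below] {$D_c^{a_+}$};
\foreach \x/\y in {1/{\theta_-},3/0,5/1,7/0,9/1,11/0,13/1,15/{\theta_+}}
  {\draw[fill=gray!20] (\x-0.6,-0.3) rectangle (\x+0.6,0.3); \node at (\x,0) {$\y$};}
\foreach \x in {2,4,...,14} \draw[very thick] (\x,-0.2)--(\x,0.2);
\draw[|-|] (6.4,0.7) -- node[above] {$K_c^0=C_c$} (9.6,0.7);
\draw[|-|] (2.4,1.5) -- node[above] {$K_c^1$} (13.6,1.5);
\draw[|-|] (0.1,2.3) -- node[above] {$H_c$} (15.9,2.3);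
\end{tikzpicture}
\caption{A block $D_c$ of $P_3$, where $m=1$ and $M=2$. Boxes are the eight odd-numbered sweeps, marked with their colors, where $\theta_\pm=-\sigma(a_\pm)$ for the left and right edges $a_-,a_+$ at $c$. Bars are the edges $\eta$, one in each even-numbered sweep; colors change only there. Vertices have rank $0$ in $K_c^0$, rank $1$ in $K_c^1\setminus K_c^0$, and rank $2$ outside $K_c^1$.}
\label{fig:block}
\end{figure}

For $v\in V(D_c)$ let $\rho(v)$ be the least $l$ with $v\in K_c^l$, and $\rho(v)=m+1$ if $v\notin K_c^m$. If $\rho(v)\ge1$, then $v$ lies to the left or to the right of $K_c^0$, and $\delta(v)$ is the left or right edge at $c$ accordingly, if that edge exists. All vertices of $S_c(\pm l,r)$ have rank $l$, for $0\le l\le m+1$.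

The new core is $C_c=K_c^0$. It contains a $G$-zone onto the nondegenerate path $C_{Gc}$, hence an edge that $G$ maps onto an edge, and the label of that edge has second entry $\ge1$. So (H1) holds for $k+1$.

\subsection*{Colors in $P_k$}
If $k=2$, then $M=1$ and $\theta\equiv0$. Let $k\ge3$. Colors may change only along edges with both label entries positive, and \emph{every sweep $S$ of $H_c$ contains such an edge}. Indeed, by (H1) the core $C_{Fc}$ has an edge with label $(p,q)$, $q\ge1$; by (M) it is the $F$-image of an edge of $Z(S)$, and that edge has label $(p+1,q)$. Choose such an edge $\eta$ in each of the $J-1$ even-numbered sweeps. Removing these edges cuts $D_c$ into $J$ subpaths, each containing exactly one odd-numbered sweep. The piece containing $S_c(l,r)$ with $|l|\le m$ gets the color $r$. The first piece gets the color $-\sigma(a_-)$ and the last the color $-\sigma(a_+)$, where $a_-,a_+$ are the left and right edges at $c$ (color $0$ if the edge is missing). For all $k\ge2$: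
\begin{enumerate}
\item[(C1)] If the endpoints of an edge of $P_k$ have different colors, both entries of its label are $\ge1$.
\item[(C2)] The sweeps $S_c(l,r)$ with $|l|\le m$ have color $r$. If $a$ is the left (right) edge at $c$, all vertices from $S_c(-m-1)$ (from $S_c(m+1)$) outward to $D_c^a$ have color $-\sigma(a)$; in particular $\theta(D_c^a)=-\sigma(a)$.
\end{enumerate}
Statement (C2) is the definition. For (C1), an edge inside a block with differently colored endpoints is one of the edges $\eta$, and the lift of an edge $a$ has both endpoints colored $-\sigma(a)$.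

\subsection*{The walks $W_x$}
Let $x\in V(P_k)$, $s=\theta(x)$, $c=Fx$, $d=Gx$. By (T2), $Gc=Fd$, and we put
\[
T=C_{Gc}=C_{Fd}\subset P_{k-1}.
\]
By (H2), $G(H_c)\subset T$ and $F(H_d)\subset T$, and the zones $Y(S)$ in $H_c$ and $Z(S)$ in $H_d$ are zones onto $T$. So Lemma~\ref{lem:follow} applies whenever $y$ runs in $H_c$ with $z$ following in such a $Z(S)$, or $z$ runs in $H_d$ with $y$ following in such a $Y(S)$. Let
\[
Y^0=Y(S_c(0,s+1))\subset C_c,\qquad Z^0=Z(S_d(0,s+1))\subset C_d ,
\]
both of color $s+1$. Let $y_0$ be the first vertex of $Y^0$ and $z_0$ the first vertex of $Z^0$ with $Fz_0=Gy_0$. The state $o_x=(y_0,z_0)$ depends only on $(c,d,s)$.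

\emph{The core walk $\Gamma_x$} produces the sweeps for the next level. One loop at $o_x$ is as follows. First $y$ runs straight from $y_0$ to the left end of $C_c$, then to its right end, then back to $y_0$, with $z$ following in $Z^0$, and $z$ returns to $z_0$ inside $Z^0$ by Lemma~\ref{lem:follow}(a). Then $z$ runs in the same way through $C_d$ with $y$ following in $Y^0$, and $y$ returns to $y_0$ inside $Y^0$. The walk $\Gamma_x$ consists of $2R_{k+1}$ consecutive loops.

\emph{The crossing walk $W_x^e$}, for an edge $e$ at $x$ with label $(i,j)$, starts at $o_x$ and ends where the crossing rule demands. Put $a=Fe$ if $i\ge1$, an edge at $c$ with label $(i-1,j)$, and $b=Ge$ if $j\ge1$, an edge at $d$ with label $(i,j-1)$.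

\emph{Case $i=j=0$.} The walk is the single entry $o_x$.

\emph{Case $i\ge1$, $j=0$.} Here $Ga$ is a vertex, so $G(\tau_c^a)\subset T$ by (H3), and $[y_0,D_c^a]\subset H_c\cup\tau_c^a$ is mapped into $T$. Let $y$ run straight from $y_0$ to $D_c^a$ with $z$ following in $Z^0$. Then move $z$ inside $Z^0$ to the first vertex $z_e$ of $Z^0$ with $Fz_e=G(D_c^a)$.

\emph{Case $i=0$, $j\ge1$.} Here $Fb$ is a vertex, so $F(\tau_d^b)\subset T$. Let $z$ run straight from $z_0$ to $D_d^b$ with $y$ following in $Y^0$. Then move $y$ inside $Y^0$ to the first vertex $y_e$ of $Y^0$ with $Gy_e=F(D_d^b)$.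

\emph{Case $i,j\ge1$.} The edge $e$ is born at level $i+j+1\ge3$, so $k\ge3$ and $m\ge1$. Both coordinates must reach gates, and (S2) requires them to gain rank in step; so they alternate as in Example~\ref{ex:handover}, one rank at a time. Let $\epsilon=-1$ or $+1$ according as $a$ is the left or right edge at $c$, define $\epsilon'$ in the same way from $b$ and $d$, and put
\[
Y^l=Y(S_c(\epsilon l,s+1)),\qquad Z^l=Z(S_d(\epsilon'l,s+1))\qquad(0\le l\le m+1).
\]
The zones $Y^0,Y^1,\dots,Y^{m+1}$ follow each other in the direction of $D_c^a$, and $Z^0,\dots,Z^{m+1}$ in the direction of $D_d^b$. For $l=0,\dots,m$ perform two phases, starting from a state in $Y^l\times Z^l$ and ending in $Y^{l+1}\times Z^{l+1}$: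
\begin{enumerate}
\item[$\mathrm I_l$:] $y$ runs straight to the nearest vertex of $Y^{l+1}$, with $z$ following in $Z^l$;
\item[$\mathrm{II}_l$:] $z$ runs straight to the nearest vertex of $Z^{l+1}$, with $y$ following in $Y^{l+1}$.
\end{enumerate}
These phases take place in $H_c\times H_d$. It remains to pass the tails, where no zones are left. By (T2), $Ga=GFe=FGe=Fb$; this is an edge $a'$ at $c'=Gc=Fd$, since $j\ge1$. Let $\kappa$ be the $a'$-end of $T=C_{c'}$. Condition (H3) for $G$ at $(c,a)$ gives $w\in\tau_c^a$, and (H3) for $F$ at $(d,b)$ gives $w'\in\tau_d^b$, with $Gw=Fw'=\kappa$.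
\begin{enumerate}
\item[$\mathrm{III}$:] Let $A$ be the subpath from the end of $Y^{m+1}$ nearer to $C_c$ to $w$, and $B$ the subpath from the end of $Z^{m+1}$ nearer to $C_d$ to $w'$. They contain $Y^{m+1}$ and $Z^{m+1}$, and $G(A),F(B)\subset T$ by (H2) and (H3). Lemma~\ref{lem:corner} gives a walk in $A\times B$ to $(w,w')$.
\item[$\mathrm{IV}$:] By (H3), $G([w,D_c^a])$ and $F([w',D_d^b])$ lie in $[\kappa,D_{c'}^{a'}]$, and $G(D_c^a)=D_{c'}^{a'}=F(D_d^b)$ by Lemma~\ref{lem:gate}. Lemma~\ref{lem:climb} gives a walk in $[w,D_c^a]\times[w',D_d^b]$ to $(D_c^a,D_d^b)$.
\end{enumerate}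

Finally, $W_x$ is the reverse of $W_x^{e_-}$, then $\Gamma_x$, then $W_x^{e_+}$, glued at $o_x$, where $e_-$ and $e_+$ are the left and right edges at $x$; a missing edge contributes nothing.

\subsection*{The crossing rule}
Let $e=\{x,x'\}$ have label $(i,j)$, and put $c'' =Fx'$, $d''=Gx'$. The entries to be compared are the final entries of $W_x^e$ and $W_{x'}^e$. If $i=0$ or $j=0$, then $\theta(x)=\theta(x')$ by (C1).
\begin{itemize}
\item $i=j=0$: $c=c''$ and $d=d''$, so $o_x=o_{x'}$.
\item $i\ge1$, $j=0$: $d=d''$, so $Z^0$ is the same for $x$ and $x'$. The lift of $a$ has label $(i-1,0)$, so $G(D_c^a)=G(D_{c''}^a)$, and $z_e$ is the same. The final entries are $(D_c^a,z_e)$ and $(D_{c''}^a,z_e)$.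
\item $i=0$, $j\ge1$: $c=c''$, so $Y^0$ is the same. The lift of $b$ has label $(0,j-1)$, so $F(D_d^b)=F(D_{d''}^b)$, and $y_e$ is the same. The final entries are $(y_e,D_d^b)$ and $(y_e,D_{d''}^b)$.
\item $i,j\ge1$: the final entries are $(D_c^a,D_d^b)$ and $(D_{c''}^a,D_{d''}^b)$.
\end{itemize}
So Lemma~\ref{lem:extend} yields a partial tower of height $k+1$. Both (H3) and (S1) will follow from one observation.

\begin{lemma}\label{lem:exit}
Consider the crossing walk $W_x^e$, $\lambda(e)=(i,j)$. If $i=0$, then $y\in Y^0$ throughout. If $i\ge1$, there is an entry such that $y\in C_c$ up to it, $y$ is the $a$-end of $C_c$ at it, and at all later entries $y$ lies outside $C_c$, between that end and $D_c^a$. The same holds for $z$ with $j$, $Z^0$, $C_d$, $b$ in place of $i$, $Y^0$, $C_c$, $a$.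
\end{lemma}

\begin{proof}
If $i=0$, then $y$ only moves inside $Y^0$, and if $j=0$, then $z$ only moves inside $Z^0$. If $i\ge1$ and $j=0$, then $y$ runs straight from $y_0\in C_c$ to $D_c^a\notin C_c$ and stays there; take the last entry with $y\in C_c$. The case of $z$ for $i=0$, $j\ge1$ is the same with the coordinates exchanged. Let $i,j\ge1$. In phase $\mathrm I_0$, $y$ runs straight from $y_0\in C_c$ to $Y^1$, which is disjoint from $C_c=K_c^0$ and lies on the side of $D_c^a$; in all later phases $y$ lies in the subpath spanned by $Y^1$ and $D_c^a$, which is disjoint from $C_c$. The coordinate $z$ lies in $Z^0\subset C_d$ during $\mathrm I_0$, runs straight from $Z^0$ to $Z^1$ during $\mathrm{II}_0$, and afterwards lies in the subpath spanned by $Z^1$ and $D_d^b$, which is disjoint from $C_d$. Again take the last entry with the coordinate in the core.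
\end{proof}

\subsection*{The hypothesis $\mathrm H(k+1)$}
(H1) was verified above. For $x\in V(P_k)$ let $H_x$ consist of the entries of $\Gamma_x$, and let $S_i$ be the $(2i-1)$-st loop, $1\le i\le R_{k+1}$. Every loop has an edge because $C_c$ is nondegenerate, so the $S_i$ are disjoint. On $\Gamma_x$ we have $y\in C_c$ and $z\in C_d$, since $Y^0\subset C_c$ and $Z^0\subset C_d$; that is, $F(H_x)\subset C_{Fx}$ and $G(H_x)\subset C_{Gx}$. In each loop, the part where $y$ runs from the left to the right end of $C_c$ is an $F$-zone onto $C_{Fx}$, and the part where $z$ runs from the left to the right end of $C_d$ is a $G$-zone onto $C_{Gx}$. This is (H2). The tail $\tau_x^e$ consists of the entries of $W_x^e$, read from $o_x$ to the gate $D_x^e$, and $F$, $G$ are the coordinates $y$, $z$. If $Fe$ is a vertex, then $i=0$ and $y\in Y^0\subset C_{Fx}$. If $Fe=a$ is an edge, the entry provided by Lemma~\ref{lem:exit} is the required $w$. The statement of Lemma~\ref{lem:exit} for $z$ gives (H3) for $G$. The induction is complete, and the partial towers, each extending the previous one, form a tower.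

\subsection*{Proof of Proposition~\ref{prop:tower}}
Let $k\ge3$, with $\theta,\rho,\delta$ as defined in step $k$. A vertex $t\in V(P_{k+1})$ is an entry $(y,z)$ of $W_x$, $x=\pi t$. If it does not belong to $\Gamma_x$, it lies to the left or to the right of $\Gamma_x$, so it belongs to the crossing walk of exactly one edge at $x$; this edge is $e(t)$. On $\Gamma_x$ the target is undefined. We keep the notation $s,c,d,(i,j),a,b$.

(S1) On $\Gamma_x$ both ranks are $0$. So if $\rho(y)\ge1$, then $e(t)$ is defined. By Lemma~\ref{lem:exit}, $y\notin C_c$ forces $i\ge1$, and $y$ lies between $C_c$ and $D_c^a$, so $\delta(y)=a=Fe(t)$. If $\rho(z)\ge1$, the statement of Lemma~\ref{lem:exit} for $z$ gives $j\ge1$ and $\delta(z)=b=Ge(t)$.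

(S2) Let $i,j\ge1$. A vertex between a vertex of $Y^l$ and a vertex of $Y^{l+1}$ lies in $K_c^{l+1}$ if $l<m$ and outside $K_c^{l-1}$ if $l\ge1$, so its rank is $l$ or $l+1$; the same holds for $Z^l$, $Z^{l+1}$ in $D_d$. In phases III and IV the coordinates lie between $Y^{m+1}$ and $D_c^a$, and between $Z^{m+1}$ and $D_d^b$, these sets included. With (C2) this gives the following table, and (S2) holds in every row.
\[
\begin{array}{l|c|c|l}
\text{phase}&\rho(y)&\rho(z)&\text{color}\\ \hline
\mathrm I_l,\ 0\le l\le m& l\text{ or }l+1& l&\theta(z)=s+1\ \ (z\in Z^l)\\
\mathrm{II}_l,\ 0\le l<m& l+1& l\text{ or }l+1&\theta(y)=s+1\ \ (y\in Y^{l+1})\\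
\mathrm{II}_m& m+1& m\text{ or }m+1&\theta(y)=-\sigma(a)\\
\mathrm{III},\ \mathrm{IV}& m+1& m+1&\theta(y)=-\sigma(a)
\end{array}
\]

(S3) On $\Gamma_x$ we have $z\in Z^0$ in the first half of each loop and $y\in Y^0$ in the second half. On a crossing walk with $j=0$ we have $z\in Z^0$, and with $i=0$ we have $y\in Y^0$. These zones have color $s+1$, so \eqref{eq:good} holds. For $i,j\ge1$ it holds in the first two rows of the table. In the last two rows, $\rho(y)=m+1$ and $\rho(z)\ge m$, so $t\notin\Gamma_x$ and $e(t)=e$, and $\theta(y)=-\sigma(a)=1-\sigma(e)$. If $e$ is born at level $k$, it has degree $k-1$ and $t$ is exceptional. Otherwise $e$ is the lift of an edge $e'$ of $P_{k-1}$ and $x=D_{\pi x}^{e'}$, so $\theta(x)=-\sigma(e')=-\sigma(e)$ by (C2), and $\theta(y)=\theta(x)+1$. This proves Proposition~\ref{prop:tower}, and with it Theorem~\ref{thm:main}. \qed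

\begin{thebibliography}{9}
\bibitem{IM}
\emph{Invariant means and fixed point properties on completely regular spaces}, 1998,
doi:10.1017/s0004972700023200,
\texttt{https://www.sciencegate.app/document/10.1017/s0004972700023200}.
\end{thebibliography}
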